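\title{The Koopman $C^*$-algebra of the Grigorchuk group is just-infinite}

\begin{abstract}
Let $\pi$ be the Koopman representation of the Grigorchuk group $\mathcal G$ on the boundary of the binary rooted tree, and let $C^*_\pi(\mathcal G)$ be the $C^*$-algebra that it generates. We prove that $C^*_\pi(\mathcal G)$ is just-infinite: it is infinite dimensional and all its proper quotients are finite dimensional. We also list its closed ideals, its finite-dimensional irreducible representations and its primitive ideals. The proof applies to a class of self-similar groups. It embeds the algebra $A$ in the closure $\mathcal C$ of an increasing union of matrix algebras over $A$, shows that $\mathcal C$ is simple, and extends to $\mathcal C$ every quotient of $A$ that kills none of a fixed sequence of ideals of finite codimension.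
\end{abstract}

\section{Introduction}\label{sec:intro}

A group is \emph{just-infinite} if it is infinite and its quotient by every nontrivial normal subgroup is finite. The notion has two counterparts for algebras. An algebra over $\mathbb C$ is just-infinite if it is infinite dimensional and its quotient by every nonzero two-sided ideal is finite dimensional. A $C^*$-algebra is just-infinite if it is infinite dimensional and its quotient by every nonzero \emph{closed} two-sided ideal is finite dimensional.

An infinite-dimensional simple $C^*$-algebra is just-infinite for lack of quotients. The condition is most demanding at the opposite extreme, when the algebra $A$ is \emph{residually finite dimensional}, that is, when its finite-dimensional representations separate its elements. If such an $A$ is infinite dimensional, it has infinitely many inequivalent finite-dimensional irreducible representations. If it is also just-infinite, then \emph{every} infinite subfamily of them must already separate the elements of $A$, because the quotient by their common kernel has infinitely many inequivalent irreducible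 representations and so cannot be finite dimensional.

Groups of tree automorphisms give natural candidates. Let $\mathcal T$ be the binary rooted tree; its vertices are the finite words over $\{0,1\}$ and its root is the empty word. The \emph{Grigorchuk group} $\mathcal G$, a Burnside-type group of intermediate growth, is the group of automorphisms of $\mathcal T$ generated by $a,b,c,d$, which fix the root and act on finite or infinite words by
\begin{equation}\label{eq:gens}
\begin{aligned}
a(0w)&=1w, & b(0w)&=0\,a(w), & c(0w)&=0\,a(w), & d(0w)&=0w,\\
a(1w)&=0w, & b(1w)&=1\,c(w), & c(1w)&=1\,d(w), & d(1w)&=1\,b(w).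
\end{aligned}
\end{equation}
Let $X=\{0,1\}^{\mathbb N}$ be the boundary of $\mathcal T$ and $\mu$ the uniform Bernoulli measure on $X$, which is $\mathcal G$-invariant. The \emph{Koopman representation} is the unitary representation $\pi$ of $\mathcal G$ on $H=L^2(X,\mu)$ given by $(\pi(g)f)(x)=f(g^{-1}x)$. Extend $\pi$ linearly to the group algebra $\mathbb C[\mathcal G]$, put $B=\pi(\mathbb C[\mathcal G])$, and let $A=C^*_\pi(\mathcal G)$ be the norm closure of $B$ in $\mathcal B(H)$; here $\mathcal B(E)$ denotes the algebra of bounded operators on a Hilbert space $E$.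

For a finite word $v$ let $[v]\subset X$ be the cylinder of infinite words that begin with $v$, and let $W_n\subset H$ be the span of the indicator functions $1_{[v]}$ with $|v|=n$. Put
\[
V_{-1}=W_0=\mathbb C1,\qquad V_n=W_{n+1}\ominus W_n\quad(n\ge0),
\]
so that $\dim V_n=2^{n+1}-2^n=2^n$ for $n\ge0$. The group permutes the cylinders of each level, so the $W_n$, and hence the $V_n$, are invariant under $\mathcal G$ and under $A$. Since $\bigcup_nW_n$ is dense, $H=\bigoplus_{n\ge-1}V_n$, and $A$ is residually finite dimensional.

It is known that $\mathcal G$ is a just-infinite group, that neither the algebra $\mathbb C[\mathcal G]$ nor the full group $C^*$-algebra $C^*(\mathcal G)$ is just-infinite, and that $B$ is just-infinite as an algebra. (None of these facts is used in the proofs below.) The question we answer comes from \cite{JI}: \emph{is the residually finite dimensional $C^*$-algebra $C^*_\pi(\mathcal G)$ just-infinite?}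

The known property of $B$ suggests a positive answer but does not give it. If a closed ideal $N$ of $A$ meets $B$ nontrivially, then $B/(N\cap B)$ is finite dimensional and has dense image in $A/N$, so $A/N$ is finite dimensional. Conversely, an ideal of finite codimension meets the infinite-dimensional subspace $B$. So the question is whether every nonzero closed ideal of $A$ meets $B$, and passing to a closure can create ideals that do not. The group $\mathbb Z$ is just-infinite, and so is the algebra $\mathbb C[z,z^{-1}]$, since a nonzero ideal contains a nonzero polynomial. But its closure $C(\mathbb T)$ in the uniform norm on the unit circle is not: the functions vanishing on a proper closed arc form a nonzero closed ideal of infinite codimension. This very pair arises from a Koopman representation on the binary tree (Example~\ref{ex:odometer}). A positive answer for $\mathcal G$ must therefore use a feature of the action that controls norms.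

\begin{theorem}\label{thm:A}
The $C^*$-algebra $A=C^*_\pi(\mathcal G)$ is just-infinite: $\dim A=\infty$, and $\dim A/N<\infty$ for every nonzero closed two-sided ideal $N$ of $A$.
\end{theorem}

The proof also identifies all quotients. Recall that $\operatorname{Prim}(A)$ is the set of kernels of irreducible representations of $A$. A unitary representation $u$ of a countable group $G$ is \emph{weakly contained} in a unitary representation $u'$ if the kernel of $u'$ in the full group $C^*$-algebra is contained in that of $u$; equivalently, $\|u(\gamma)\|\le\|u'(\gamma)\|$ for all $\gamma\in\mathbb C[G]$. Two representations are \emph{weakly equivalent} if each is weakly contained in the other.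

\begin{theorem}\label{thm:B}
Let $A=C^*_\pi(\mathcal G)$.
\begin{enumerate}
\item The $V_n$ $(n\ge-1)$ are irreducible, pairwise inequivalent $A$-modules, and they are all the finite-dimensional irreducible representations of $A$. Every infinite-dimensional irreducible representation of $A$ is faithful, and such representations exist.
\item The map $F\mapsto I_F=\{T\in A: T|_{V_n}=0\text{ for all }n\in F\}$ is a bijection from the finite subsets $F$ of $\{-1,0,1,\dots\}$ onto the nonzero closed ideals of $A$, and $A/I_F\cong\bigoplus_{n\in F}\mathcal B(V_n)$. Hence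
\[
\operatorname{Prim}(A)=\{0\}\cup\{\ker(A\to\mathcal B(V_n)):n\ge-1\}.
\]
\item Every unitary representation of $\mathcal G$ weakly contained in $\pi$ is either weakly equivalent to $\pi$ or a direct sum of copies of finitely many of the $V_n$.
\end{enumerate}
\end{theorem}

Theorem~\ref{thm:A} is a special case of Theorem~\ref{thm:C}, which applies to self-similar groups with three properties that we isolate, and verify for $\mathcal G$, in Section~\ref{sec:groups}. Self-similarity gives inclusions $A\subset M_2(A)\subset M_4(A)\subset\cdots$ inside $\mathcal B(H)$ (Section~\ref{sec:matrix}); let $\mathcal C$ be the closure of the union. After a model case worked by hand (Section~\ref{sec:model}), we show that $A$ contains ideals of finite codimension of the form $M_{2^n}(J)$ (Section~\ref{sec:ideals}) and that $\mathcal C$ is simple (Section~\ref{sec:simple}). Section~\ref{sec:proofC} combines the two facts, and Section~\ref{sec:proofB} proves Theorem~\ref{thm:B}.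

\section{Facts about $C^*$-algebras}\label{sec:facts}

Ideals are two-sided. A representation is a $*$-homomorphism into some $\mathcal B(E)$; it is irreducible if it is nonzero and $E$ has no closed invariant subspace other than $0$ and $E$. A $C^*$-algebra is simple if it has no closed ideal other than $0$ and itself. We use the following standard facts.
\begin{description}
\item[(C1)] A $*$-homomorphism between $C^*$-algebras is contractive, and isometric if it is injective. The quotient of a $C^*$-algebra by a closed ideal is a $C^*$-algebra.
\item[(C2)] For every nonzero element $T$ of a $C^*$-algebra there is an irreducible representation $\sigma$ with $\sigma(T)\ne0$. An operator that commutes with the image of an irreducible representation is a scalar (Schur's lemma).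
\item[(C3)] Let $L$ be a closed ideal of a $C^*$-algebra $L'$ and $\sigma$ a representation of $L$ on $E$ that is \emph{nondegenerate}, meaning that $\sigma(L)E$ spans a dense subspace. Then $\sigma$ extends uniquely to a representation $\tilde\sigma$ of $L'$ on $E$, determined by $\tilde\sigma(T)\sigma(R)\xi=\sigma(TR)\xi$ for $T\in L'$, $R\in L$, $\xi\in E$. (If $(e_\lambda)$ is an approximate unit of $L$ with $\|e_\lambda\|\le1$, then $\sum_k\sigma(TR_k)\xi_k=\lim_\lambda\sigma(Te_\lambda)\sum_k\sigma(R_k)\xi_k$, so the formula defines an operator of norm at most $\|T\|$.)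
\item[(C4)] If a $C^*$-subalgebra $L\subset\mathcal B(E)$ contains the identity and $T\in L$ is invertible in $\mathcal B(E)$, then $T^{-1}\in L$.
\item[(C5)] A finite-dimensional $C^*$-algebra is a finite direct sum of full matrix algebras. Its ideals are the partial sums, its irreducible representations are, up to equivalence, the defining representations of the summands, and each unital representation is a direct sum of copies of these.
\item[(C6)] (Dixmier's theorem.) A separable $C^*$-algebra that is \emph{prime}, meaning that any two nonzero closed ideals have nonzero intersection, has a faithful irreducible representation.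
\end{description}

\section{Self-similar groups and three conditions}\label{sec:groups}

Let $D$ be an alphabet with $q\ge2$ letters. The vertices of the $q$-ary rooted tree are the finite words over $D$, and each word $w$ is joined to the words $wi$, $i\in D$. An automorphism $g$ of the tree preserves lengths and prefixes, so it acts on the boundary $X=D^{\mathbb N}$ by a homeomorphism for the product topology and permutes the cylinders $[w]$ of each level. Hence it preserves the uniform Bernoulli measure $\mu$, for which $\mu([w])=q^{-|w|}$. For a word $w$, the \emph{section} $g|_w$ is the automorphism defined by $g(wx)=g(w)\,g|_w(x)$; it records what $g$ does below the vertex $w$. Products act from right to left, and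
\begin{equation}\label{eq:sections}
(gh)|_w=g|_{h(w)}\,h|_w,\qquad g|_{wu}=(g|_w)|_u .
\end{equation}
A group $G$ of automorphisms is \emph{self-similar} if all sections of its elements lie in $G$. For a letter $i$ and an automorphism $k$, let $i*k$ be the automorphism that acts by $ix\mapsto i\,k(x)$ on $[i]$ and trivially off $[i]$; the map $k\mapsto i*k$ is a homomorphism. Finally, let
\[
U_n(g)=\bigcup\{[w]:|w|=n,\ g|_w\ne1\}
\]
be the part of the boundary where $g$ is still active below level $n$. If $g|_w=1$ then $g|_{wu}=1$, so the clopen sets $U_n(g)$ decrease with $n$. Consider the following conditions on a self-similar group $G$.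
\begin{description}
\item[(F1)] $G$ is transitive on $D$, and for all $i\in D$, $g\in G$ there is $h\in G$ with $h(i)=i$ and $h|_i=g$.
\item[(F2)] There is a normal subgroup $K\ne1$ of finite index in $G$ such that $i*k\in K$ for all $k\in K$, $i\in D$.
\item[(F3)] For every $g\in G$, $\mu(U_n(g))\to0$ as $n\to\infty$.
\end{description}
Condition (F1) says that $G$ reappears in full below each vertex, (F2) that a large subgroup can be copied below one vertex without disturbing the others, and (F3) that along almost every ray the sections of each element die out.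

\begin{theorem}\label{thm:C}
Let $G$ be a countable self-similar group acting faithfully on the $q$-ary rooted tree, $q\ge2$, with alphabet $D$, and assume \textup{(F1)--(F3)}. Let $\pi$ be the Koopman representation of $G$ on $L^2(D^{\mathbb N},\mu)$, with $\mu$ the uniform Bernoulli measure. Then the norm closure of $\pi(\mathbb C[G])$ is a just-infinite $C^*$-algebra.
\end{theorem}

Condition (F1) concerns the first level only, but it propagates.

\begin{lemma}\label{lem:F1}
Assume \textup{(F1)}. For every word $u$ and every $g\in G$ there is $h\in G$ with $h(u)=u$ and $h|_u=g$. Moreover, $G$ is transitive on the words of each length.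
\end{lemma}

\begin{proof}
We use induction on the length; for the empty word take $h=g$. If $u=iu'$, choose $h'$ with $h'(u')=u'$, $h'|_{u'}=g$, and then $h$ with $h(i)=i$, $h|_i=h'$; then $h(u)=i\,h'(u')=u$ and $h|_u=h'|_{u'}=g$. For transitivity, let $iu$ and $jv$ have the same length. Choose $g_1$ with $g_1(i)=j$ and write $g_1(iu)=ju'$. By induction some $g_2$ maps $u'$ to $v$. If $h(j)=j$ and $h|_j=g_2$, then $hg_1(iu)=jv$.
\end{proof}

Two examples on the binary tree frame the theorem.

\begin{example}[finitary automorphisms]\label{ex:finitary}
Let $\mathcal F$ be the set of automorphisms $g$ such that $g|_w=1$ for all words $w$ of some length $n$. By \eqref{eq:sections} it is a self-similar group, and it is countable because such a $g$ is determined by the permutation it induces on level $n$. It contains the automorphism $a$ of \eqref{eq:gens} and contains $i*g$ along with $g$. So (F1) holds with $h=i*g$, (F2) holds with $K=\mathcal F$, and (F3) holds because $U_n(g)=\emptyset$ for large $n$.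
\end{example}

\begin{example}[the odometer]\label{ex:odometer}
Define $\omega$ by $\omega(0w)=1w$, $\omega(1w)=0\,\omega(w)$, and let $G=\langle\omega\rangle$. Reading words of length $n$ as binary integers, least significant digit first, $\omega$ adds $1$ modulo $2^n$; it is a single cycle of length $2^n$ on level $n$. Thus $G\cong\mathbb Z$ and no nontrivial element fixes a point of $X$. Since $\omega^2(iw)=i\,\omega(w)$ for $i=0,1$, (F1) holds, and (F3) holds because $U_n(\omega)=[1^n]$ (products and inverses are handled by \eqref{eq:sections}, as in the proof of Proposition~\ref{prop:Grig}). Condition (F2) fails, since $i*k$ has fixed points in $X$. The conclusion of Theorem~\ref{thm:C} fails too: on $W_n$ the unitary $\pi(\omega)$ has all $2^n$-th roots of unity as eigenvalues, so its spectrum is $\mathbb T$ and the closure of $\pi(\mathbb C[G])$ is $C(\mathbb T)$.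
\end{example}

We turn to $\mathcal G$. For an automorphism $g$ of the binary tree that fixes both letters, write $g=(g|_0,g|_1)$. Such elements multiply coordinatewise, and $a(g_0,g_1)a=(g_1,g_0)$. By \eqref{eq:gens},
\[
b=(a,c),\qquad c=(a,d),\qquad d=(1,b),\qquad a|_0=a|_1=1,\qquad a^2=1 .
\]
The sections of the generators lie in $\mathcal G$. Further, $b^2=(1,c^2)$, $c^2=(1,d^2)$, $d^2=(1,b^2)$; so if $b^2,c^2,d^2$ fix all words of length $n$, they fix all words of length $n+1$, and by induction $b^2=c^2=d^2=1$. All generators are involutions, so \eqref{eq:sections} shows that $\mathcal G$ is self-similar. Comparing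
\[
bc=(1,cd)\ \text{with}\ d=(1,b),\quad cd=(a,db)\ \text{with}\ b=(a,c),\quad db=(a,bc)\ \text{with}\ c=(a,d),
\]
the same induction, run for the three identities at once, gives $bc=d$, $cd=b$, $db=c$. A product of two involutions that is itself an involution forces them to commute, so $b,c,d$ commute pairwise. In particular $\mathcal G$ is generated by $a,b,d$.

\begin{proposition}\label{prop:Grig}
The group $\mathcal G$ satisfies \textup{(F1)--(F3)}, with $K$ the normal closure of $t=(ab)^2$. Moreover, $t=(ca,ac)$, the image of $b$ is central in $\mathcal G/K$, and $(ad)^2=(b,b)$.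
\end{proposition}

\begin{proof}
(F1) The generator $a$ swaps the two letters. The elements $b$, $c$, $d$ and $aba=(c,a)$ fix the letter $1$, with sections $c,d,b,a$ there. By \eqref{eq:sections}, $h\mapsto h|_1$ is a homomorphism on the stabilizer of $1$; its image contains all generators, so it is $\mathcal G$. If $h$ fixes $1$ with $h|_1=g$, then $aha$ fixes $0$ with section $g$.

(F2) We have $t=(aba)b=(c,a)(a,c)=(ca,ac)$, and $ca$ moves the first letter, so $t\ne1$.

\emph{Finite index.} Modulo $K$ the involutions $a$ and $b$ have a product of square $1$, so they commute. Since $b$ also commutes with $d$, its image is central in $\mathcal G/K$. Next, $(ad)^2=(ada)d=(b,1)(1,b)=(b,b)$, so $(ad)^4=1$, and the group generated by the involutions $a,d$ has order at most $8$. Hence $|\mathcal G/K|\le16$.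

\emph{Branching.} We have $abad=(c,a)(1,b)=(c,ab)$, so $(abad)^2=(1,t)=1*t$. Modulo $K$, $aba\equiv b$, so $(abad)^2\equiv(bd)^2=c^2=1$. Thus $1*t\in K$. Given $g\in\mathcal G$, choose $h$ with $h(1)=1$, $h|_1=g$. Then $h(1*t)h^{-1}$ acts trivially on $[0]$ and by $gtg^{-1}$ below $1$, so $1*(gtg^{-1})=h(1*t)h^{-1}\in K$. The conjugates of $t$ generate $K$, so $1*k\in K$ for all $k\in K$, and $0*k=a(1*k)a\in K$.

(F3) $U_n(a)=\emptyset$ for $n\ge1$. For $g\in\{b,c,d\}$ we have $g|_{1^j}\in\{b,c,d\}$, hence $g|_{1^j0}\in\{1,a\}$, and all deeper sections below $1^j0$ are trivial. So $U_n(g)\subset[1^n]\cup[1^{n-1}0]$ has measure at most $2^{1-n}$. By \eqref{eq:sections},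
\begin{equation}\label{eq:Uprod}
U_n(gh)\subset U_n(h)\cup h^{-1}U_n(g),
\end{equation}
and $\mu$ is invariant, so (F3) passes to products of generators, which exhaust $\mathcal G$.
\end{proof}

\section{Matrices over $A$}\label{sec:matrix}

In this section and in Sections~\ref{sec:ideals}--\ref{sec:proofC}, $G$ is as in Theorem~\ref{thm:C}, $H=L^2(X,\mu)$, $B=\pi(\mathbb C[G])$ and $A=\overline B$.

Each cylinder is a scaled copy of $X$, so $H$ is a direct sum of $q^n$ copies of itself. To make this explicit, for a word $v$ of length $n$ define $S_v\in\mathcal B(H)$ by $(S_vf)(vx)=q^{n/2}f(x)$ and $S_vf=0$ off $[v]$. It is an isometry onto $L^2([v])$. Therefore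
\begin{equation}\label{eq:S}
S_v^*S_v=1,\qquad S_v^*S_w=0\ \ (|v|=|w|,\ v\ne w),\qquad\sum_{|v|=n}S_vS_v^*=1,\qquad S_vS_u=S_{vu}.
\end{equation}
The link with the group is the identity
\begin{equation}\label{eq:key}
\pi(g)S_w=S_{g(w)}\,\pi(g|_w).
\end{equation}
Indeed, at $x=g(w)x'$ we have $g^{-1}x=w\,(g|_w)^{-1}x'$, so both sides applied to $f$ give $q^{|w|/2}f((g|_w)^{-1}x')$; off $[g(w)]$ both vanish.

By \eqref{eq:S}, the map $(T_{vw})\mapsto\sum_{|v|=|w|=n}S_vT_{vw}S_w^*$ is a $*$-isomorphism of $M_{q^n}(\mathcal B(H))$ onto $\mathcal B(H)$, with inverse $T\mapsto(S_v^*TS_w)$. For a linear subspace $L\subset\mathcal B(H)$ let $L^{(n)}$ be the image of $M_{q^n}(L)$: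
\[
L^{(n)}=\Bigl\{\sum_{|v|=|w|=n}S_vT_{vw}S_w^*:T_{vw}\in L\Bigr\}=\{T:S_v^*TS_w\in L\text{ for all }|v|=|w|=n\}.
\]
Since $\max\|T_{vw}\|\le\|\sum S_vT_{vw}S_w^*\|\le\sum\|T_{vw}\|$, we have $\overline{L^{(n)}}=(\overline L)^{(n)}$. If $L$ is a $C^*$-algebra, so is $L^{(n)}$. If $L$ is an ideal of $L'$, then $L^{(n)}$ is an ideal of $L'^{(n)}$, and the codimension is multiplied by $q^{2n}$. Finally, $S_vS_u=S_{vu}$ gives $(L^{(m)})^{(n)}=L^{(m+n)}$.

By \eqref{eq:S} and \eqref{eq:key}, $\pi(g)=\sum_{i\in D}S_{g(i)}\pi(g|_i)S_i^*$. This is where self-similarity enters: the entries lie in $B$, so $B\subset B^{(1)}$. For $\mathcal G$ the resulting $2\times2$ matrices are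
\[
\pi(a)=\begin{pmatrix}0&1\\1&0\end{pmatrix},\quad
\pi(b)=\begin{pmatrix}\pi(a)&0\\0&\pi(c)\end{pmatrix},\quad
\pi(c)=\begin{pmatrix}\pi(a)&0\\0&\pi(d)\end{pmatrix},\quad
\pi(d)=\begin{pmatrix}1&0\\0&\pi(b)\end{pmatrix}.
\]
Applying $L\mapsto L^{(n)}$ and taking closures gives $B\subset B^{(1)}\subset B^{(2)}\subset\cdots$ and $A\subset A^{(1)}\subset A^{(2)}\subset\cdots$, all containing the identity of $H$. Let
\[
\mathcal C=\overline{\textstyle\bigcup_nA^{(n)}}\subset\mathcal B(H).
\]
It is a unital $C^*$-algebra in which $\bigcup_nB^{(n)}$ is dense. It contains the scalar matrix algebras $\mathbb C^{(n)}:=(\mathbb C1)^{(n)}\cong M_{q^n}(\mathbb C)$, spanned by the matrix units $S_vS_w^*$.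

For $q=2$ the subspaces $W_m,V_m$ of the introduction fit this structure:
\begin{equation}\label{eq:WV}
W_{m+n}=\bigoplus_{|v|=n}S_vW_m,\qquad V_{m+n}=\bigoplus_{|v|=n}S_vV_m\qquad(m,n\ge0).
\end{equation}
The first equality holds because $S_v1_{[u]}=2^{n/2}1_{[vu]}$. For the second, $S_vV_m$ lies in $W_{m+n+1}$ and is orthogonal to every $S_{v'}W_m$ by \eqref{eq:S}; so the sum lies in $V_{m+n}$, and both sides have dimension $2^{m+n}$.

\section{A model case}\label{sec:model}

Take $G=\mathcal F$, the finitary group of Example~\ref{ex:finitary}, and test the necessary condition from the introduction: do infinitely many of the $V_m$ always separate the elements of $A$?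

Begin with the subalgebra spanned by $1$ and $\pi(a)$, which is $\mathbb C\oplus\mathbb C$. The space $V_{-1}$ of constants kills $1-\pi(a)$, and $V_0=\mathbb C(1_{[0]}-1_{[1]})$ kills $1+\pi(a)$. For $m\ge1$ nothing is killed: $V_m=S_0V_{m-1}\oplus S_1V_{m-1}$ by \eqref{eq:WV}, and $\pi(a)$ exchanges $S_0f$ and $S_1f$, so both eigenvalues $\pm1$ occur and
\[
\|(\alpha+\beta\pi(a))|_{V_m}\|=\max|\alpha\pm\beta|=\|\alpha+\beta\pi(a)\|.
\]
The structural reason is that $V_m$ is invariant under the larger algebra $\mathbb C^{(1)}\cong M_2(\mathbb C)$, which contains $\pi(a)$ and is simple. This larger algebra is not contained in $A$: operators in $A$ preserve the constants, while $S_1S_0^*1=1_{[1]}$.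

The same argument works at every level. If $g|_w=1$ for all $|w|=n$, then $\pi(g)=\sum_{|w|=n}S_{g(w)}S_w^*\in\mathbb C^{(n)}$ by \eqref{eq:key}. So $B\subset\bigcup_n\mathbb C^{(n)}$. For $m\ge n$ the space $V_m=\bigoplus_{|v|=n}S_vV_{m-n}$ is invariant under $\mathbb C^{(n)}$, and restriction to it is a unital $*$-homomorphism of a simple algebra, hence isometric by (C1). Now let $T\in A$ and $\varepsilon>0$, and choose $n$ and $R\in B\cap\mathbb C^{(n)}$ with $\|T-R\|<\varepsilon$. For all $m\ge n$,
\[
\|T\|\le\|R\|+\varepsilon=\|R|_{V_m}\|+\varepsilon\le\|T|_{V_m}\|+2\varepsilon .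
\]
So an element of $A$ that vanishes on infinitely many $V_m$ is zero.

The argument has two ingredients. First, the modules $V_m$ extend from $A$ to the larger algebras $A^{(n)}$, with $n\to\infty$ as $m\to\infty$; together they form an asymptotic representation of $\mathcal C$. Second, $\mathcal C$ is simple. For $\mathcal F$ this is immediate: $B^{(m)}\subset\bigcup_n\mathbb C^{(m+n)}$, so $\mathcal C=\overline{\bigcup_n\mathbb C^{(n)}}$, and the quotient map by a proper closed ideal is isometric on each simple algebra $\mathbb C^{(n)}$, hence on $\mathcal C$.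

In general both ingredients need work. An arbitrary closed ideal is not given as the common kernel of some $V_m$, so we must extend abstract irreducible representations of $A$ to $A^{(n)}$; by (C3) this is possible once $A$ and $A^{(n)}$ share an ideal. And the elements of $\mathcal G$ are not finitary. Erasing the sections at level $n$ does not approximate them in norm: by \eqref{eq:key},
\[
\Bigl\|\pi(b)-\sum_{|w|=n}S_{b(w)}S_w^*\Bigr\|\ge\|\pi(b|_{1^n})-1\|=2
\]
for every $n$, because $b|_{1^n}\in\{b,c,d\}$ is a nontrivial involution. The set where the approximation fails has small measure, and the task of Section~\ref{sec:simple} is to turn this into a statement about norms.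

\section{Ideals shared by $A$ and $A^{(n)}$}\label{sec:ideals}

We look for a closed ideal $J$ of $A$ with $J^{(1)}\subset J$; then all matrix algebras over $J$ sit inside $A$. Condition (F2) points to the ideal generated by the operators $\pi(k)-1$, $k\in K$, because
\begin{equation}\label{eq:corner}
\pi(i*k)-1=S_i(\pi(k)-1)S_i^* :
\end{equation}
indeed $\pi(i*k)=S_i\pi(k)S_i^*+\sum_{j\ne i}S_jS_j^*$ by \eqref{eq:key}. In $\mathcal G$, for instance, $\pi((abad)^2)-1$ is the diagonal matrix with entries $0$ and $\pi(t)-1$.

Let $I_K\subset\mathbb C[G]$ be the span of the elements $g(k-1)$ with $g\in G$, $k\in K$. It is a two-sided ideal, since $g(k-1)g'=gg'(g'^{-1}kg'-1)$ and $K$ is normal; it is the kernel of $\mathbb C[G]\to\mathbb C[G/K]$. Put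
\[
J=\overline{\pi(I_K)},\qquad J_n=J^{(n)}\quad(n\ge0).
\]

\begin{proposition}\label{prop:J}
We have $A\supset J=J_0\supset J_1\supset J_2\supset\cdots$. Each $J_n$ is a nonzero closed ideal both of $A^{(n)}$ and of $A$, and $\dim A/J_n<\infty$. Moreover, $\dim A=\infty$.
\end{proposition}

\begin{proof}
As the closure of an ideal of $B$, the space $J$ is a closed ideal of $A$. Since $\dim\mathbb C[G]/I_K=[G:K]<\infty$, we have $B=L_0+\pi(I_K)$ with $\dim L_0<\infty$. The sum of a closed subspace and a finite-dimensional one is closed, so $L_0+J$ is closed; it contains $B$, so $A=L_0+J$ and $\dim A/J<\infty$. As the action is faithful, a nontrivial $k\in K$ moves some cylinder $[w]$ to a disjoint one, so $\pi(k)1_{[w]}\ne1_{[w]}$ and $J\ne0$.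

We show that $J^{(1)}\subset J$. Let $T=\pi(g(k-1))$ and $i\in D$. By (F1) there is $h\in G$ with $h(i)=i$, $h|_i=g$, so $\pi(h)S_i=S_i\pi(g)$ by \eqref{eq:key}. With \eqref{eq:corner},
\[
S_iTS_i^*=\pi(h)\,S_i(\pi(k)-1)S_i^*=\pi\bigl(h(i*k-1)\bigr),
\]
which lies in $\pi(I_K)$ because $i*k\in K$ by (F2). By linearity $S_iTS_i^*\in\pi(I_K)$ for all $T\in\pi(I_K)$. For the off-diagonal entries, let $j\in D$ and choose $h'\in G$ with $h'(i)=j$. For $T\in\pi(I_K)$ the operator $T'=\pi(h'|_i)^{-1}T$ is again in $\pi(I_K)$, and
\[
S_jTS_i^*=S_j\pi(h'|_i)T'S_i^*=\pi(h')\,S_iT'S_i^*\in\pi(I_K).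
\]
Thus $\pi(I_K)^{(1)}\subset\pi(I_K)$, and taking closures gives $J^{(1)}\subset J$.

It follows that $J_{n+1}=(J^{(1)})^{(n)}\subset J_n$, so $J_n\subset J\subset A$. By Section~\ref{sec:matrix}, $J_n$ is a closed ideal of $A^{(n)}$ of codimension $q^{2n}\dim A/J$. Since $J_n\subset A\subset A^{(n)}$, it is also a closed ideal of $A$, and $A/J_n$ embeds in $A^{(n)}/J_n$. Finally $J_n\cong M_{q^n}(J)$ with $J\ne0$, so $\dim A\ge\dim J_n\ge q^{2n}$ for all $n$.
\end{proof}

\section{Simplicity of $\mathcal C$}\label{sec:simple}

To prove that $\mathcal C$ is simple we show that every nonzero unital quotient map $\theta$ is isometric on $\bigcup_nB^{(n)}$. The plan is to place between $\|T\|$ and $\|\theta(T)\|$ a third quantity, computed on countable sets of points at which the group behaves like a finitary one. The lower bound for $\|\theta(T)\|$ will come from the matrix algebras $\mathbb C^{(n)}$, as in the model case, and the upper bound for $\|T\|$ from a measure estimate.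

\subsection*{Tail classes and symbols}
Let $\tau$ be the shift on $X$, which deletes the first letter. Write $x\sim_ny$ if $\tau^nx=\tau^ny$, and $x\sim y$ if $x\sim_ny$ for some $n$. The relations $\sim_n$ grow with $n$, each $\sim_n$-class has $q^n$ points, and the $\sim$-classes, called \emph{tail classes}, are countable. Let
\[
X'=X\setminus\bigcup_{g\in G}\bigcap_nU_n(g).
\]
As the $U_n(g)$ decrease, $x\in X'$ means that for each $g\in G$ we have $g|_r=1$ for all sufficiently long prefixes $r$ of $x$. The set $X'$ is Borel because $G$ is countable, and $\mu(X')=1$ by (F3).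

A \emph{symbol} is a triple $s=(v,g,w)$ with $|v|=|w|$ and $g\in G$. It acts as the homeomorphism $[w]\to[v]$, $wx\mapsto v\,g(x)$, with domain $\operatorname{dom}s=[w]$; the inverse map is given by the symbol $s^{-1}=(w,g^{-1},v)$. Put $\pi(s)=S_v\pi(g)S_w^*$. Since $(S_w^*f)(x)=q^{-|w|/2}f(wx)$, the function $\pi(s)f$ equals $f\circ s^{-1}$ on $[v]$ and $0$ elsewhere. The operators $\pi(s)$ span $\bigcup_nB^{(n)}$.

\begin{lemma}\label{lem:tails}
\begin{enumerate}
\item $X'$ is a union of tail classes.
\item Let $s=(v,g,w)$ be a symbol and $y\in X'$. For all large $n$ the following holds, where $y=uz$ with $|u|=n$. If $y\notin[w]$, then $\pi(s)S_u=0$. If $y\in[w]$, there is a word $u'$ of length $n$ with $\pi(s)S_u=S_{u'}$ and $s(y)=u'z$. In particular, in the second case $s(y)\sim_ny$ for all large $n$, and $s(y)\in X'$.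
\end{enumerate}
\end{lemma}

\begin{proof}
(1) Let $x=ux'\in X'$ and $y=vx'$ with $|u|=|v|$, and let $g\in G$. The definition of $X'$ controls sections along $x$, starting from the root, so we transport $g|_v$ to the vertex $u$: by Lemma~\ref{lem:F1} there is $h\in G$ with $h(u)=u$, $h|_u=g|_v$. For some prefix $r$ of $x'$ we have $h|_{ur}=1$, and $g|_{vr}=(g|_v)|_r=(h|_u)|_r=h|_{ur}=1$. So $y\notin U_{|vr|}(g)$, and $y\in X'$.

(2) If $y\notin[w]$ and $n\ge|w|$, then $[u]\cap[w]=\emptyset$, so $S_w^*S_u=0$. Let $y=wx$, and choose $h\in G$ with $h(w)=w$, $h|_w=g$. For all long prefixes $r$ of $x$ we have $g|_r=h|_{wr}=1$. With $u=wr$ and $x=rz$, formulas \eqref{eq:S} and \eqref{eq:key} give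
\[
\pi(s)S_u=S_v\pi(g)S_r=S_vS_{g(r)}\pi(g|_r)=S_{v\,g(r)},\qquad s(y)=v\,g(r)\,g|_r(z)=v\,g(r)\,z .
\]
Take $u'=v\,g(r)$. The last assertion follows from (1).
\end{proof}

\begin{example}
For $\mathcal G$, the complement of $X'$ is the tail class of $1^\infty=111\cdots$. It contains $1^\infty$, since $b|_{1^n}\ne1$ for all $n$, and hence the whole class by Lemma~\ref{lem:tails}. Conversely, $\bigcap_nU_n(g)\subset\{1^\infty\}$ for each generator $g$, so \eqref{eq:Uprod} and induction on word length place $\bigcap_nU_n(g)$ in the orbit of $1^\infty$ for every $g$; and the orbit lies in the tail class because each generator changes at most one letter of a sequence.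
\end{example}

Let $Y\subset X'$ be a tail class, and let $(\delta_y)_{y\in Y}$ be the standard basis of $\ell^2(Y)$. By Lemma~\ref{lem:tails}, a symbol $s$ maps $Y\cap\operatorname{dom}s$ injectively into $Y$, so the rule $\rho_Y(s)\delta_y=\delta_{s(y)}$ for $y\in\operatorname{dom}s$, and $\rho_Y(s)\delta_y=0$ otherwise, defines a partial isometry. For a formal finite combination $\gamma=\sum_i\alpha_is_i$ of symbols put
\[
\pi(\gamma)=\sum_i\alpha_i\pi(s_i),\qquad\rho_Y(\gamma)=\sum_i\alpha_i\rho_Y(s_i),\qquad\nu(\gamma)=\sup_{Y\subset X'}\|\rho_Y(\gamma)\|\le\sum_i|\alpha_i| .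
\]
Working with formal combinations spares us from checking in advance that $\rho_Y(\gamma)$ depends only on $\pi(\gamma)$.

\subsection*{The lower bound}
Finitely many symbols and finitely many points of $Y$ interact, at a deep enough level, exactly as scalar matrices do, and no quotient of $\mathcal C$ can change the norm of a scalar matrix.

\begin{lemma}\label{lem:lower}
Let $\theta:\mathcal C\to Q$ be a unital $*$-homomorphism into a unital $C^*$-algebra $Q\ne0$. Then $\|\theta(\pi(\gamma))\|\ge\nu(\gamma)$ for all $\gamma$.
\end{lemma}

\begin{proof}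
The algebra $\mathbb C^{(n)}$ is simple and contains the unit of $\mathcal C$, so $\theta$ is injective on it, hence isometric by (C1). Let $\gamma=\sum_j\alpha_js_j$, let $Y\subset X'$ be a tail class, and let $\xi=\sum_{i=1}^r\xi_i\delta_{y_i}\ne0$ with distinct $y_i\in Y$. For large $n$ we have $y_i=u_iz$ with $|u_i|=n$, the same $z$ for all $i$, and distinct $u_i$. By Lemma~\ref{lem:tails}(2), for large $n$ and all $i,j$, the operator $\pi(s_j)S_{u_i}$ is $0$ if $y_i\notin\operatorname{dom}s_j$, and otherwise equals $S_{u_{ij}}$, where $|u_{ij}|=n$ and $s_j(y_i)=u_{ij}z$. Fix such an $n$.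

To a vector $\eta=\sum_{|u|=n}\eta_u\delta_{uz}$ associate the one-column matrix $R_\eta=\sum_u\eta_uS_uS_{u_1}^*\in\mathbb C^{(n)}$. By \eqref{eq:S}, $R_\eta^*R_\eta=\|\eta\|^2S_{u_1}S_{u_1}^*$, so $\|R_\eta\|=\|\eta\|$. Summing over the pairs $(i,j)$ with $y_i\in\operatorname{dom}s_j$,
\[
\rho_Y(\gamma)\xi=\sum\alpha_j\xi_i\,\delta_{u_{ij}z},\qquad\pi(\gamma)R_\xi=\sum\alpha_j\xi_i\,S_{u_{ij}}S_{u_1}^*,
\]
so $\pi(\gamma)R_\xi=R_{\rho_Y(\gamma)\xi}\in\mathbb C^{(n)}$. Therefore
\[
\|\rho_Y(\gamma)\xi\|=\|\pi(\gamma)R_\xi\|=\|\theta(\pi(\gamma))\,\theta(R_\xi)\|\le\|\theta(\pi(\gamma))\|\,\|\xi\| .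
\]
Finitely supported vectors are dense in $\ell^2(Y)$, and $Y$ was arbitrary.
\end{proof}

\subsection*{The upper bound}
The norm of $f\in H$ is an average of the $\ell^2$-norms of its restrictions to the finite classes of $\sim_n$. If the symbols preserved these classes, $\pi(\gamma)$ would act class by class as $\rho_Y(\gamma)$ does, and the bound would be immediate. They preserve them only off a set of small measure, whose contribution we estimate for bounded $f$.

\begin{lemma}\label{lem:upper}
$\|\pi(\gamma)\|\le\nu(\gamma)$ for all $\gamma$.
\end{lemma}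

\begin{proof}
Let $\gamma=\sum_i\alpha_is_i$ with $s_i=(v_i,g_i,w_i)$. Let $f$ be a bounded Borel function on $X$, and let $\tilde f=\sum_i\alpha_i1_{[v_i]}\cdot(f\circ s_i^{-1})$, a bounded Borel representative of $\pi(\gamma)f$.

\emph{Averaging.} For a Borel function $\psi\ge0$, the function $y\mapsto\sum_{x\sim_ny}\psi(x)=\sum_{|u|=n}\psi(u\,\tau^ny)$ is Borel. Since $\tau$ preserves $\mu$ and $\int\psi(uz)\,d\mu(z)=q^n\int_{[u]}\psi\,d\mu$,
\begin{equation}\label{eq:average}
\int_X\sum_{x\sim_ny}\psi(x)\,d\mu(y)=q^n\int_X\psi\,d\mu .
\end{equation}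
For $y\in X'$ with tail class $Y$, define vectors of $\ell^2(Y)$ by
\[
\xi^n_y=q^{-n/2}\sum_{x\sim_ny}f(x)\delta_x,\qquad\eta^n_y=q^{-n/2}\sum_{x\sim_ny}\tilde f(x)\delta_x .
\]
Their norms are Borel functions of $y$. By \eqref{eq:average} and $\mu(X')=1$,
\[
\int\|\xi^n_y\|^2d\mu(y)=\|f\|^2,\qquad\int\|\eta^n_y\|^2d\mu(y)=\|\pi(\gamma)f\|^2 .
\]

\emph{The error.} For a symbol $s$ let $E^n(s)=\{x\in X'\cap\operatorname{dom}s:s(x)\not\sim_nx\}$. It is the intersection of $X'$ with the open set where the continuous maps $\tau^n\circ s$ and $\tau^n$ differ on $\operatorname{dom}s$, hence Borel. The sets $E^n(s)$ decrease with $n$ and have empty intersection by Lemma~\ref{lem:tails}(2), so $\mu(E^n(s))\to0$.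

The coefficient of $\rho_Y(\gamma)\xi^n_y-\eta^n_y$ at $x\in Y$ is
\[
q^{-n/2}\sum_{i:\,x\in[v_i]}\alpha_if(s_i^{-1}x)\bigl(1[s_i^{-1}x\sim_ny]-1[x\sim_ny]\bigr),
\]
where $1[\cdot]$ is $1$ or $0$ according as the condition holds or fails. The $i$-th term is nonzero only if exactly one of the two conditions holds. If $x\sim_ny$ holds, then $s_i^{-1}x\not\sim_nx$, so $x\in E^n(s_i^{-1})$. If $x'=s_i^{-1}x$ satisfies $x'\sim_ny$, then $s_ix'=x\not\sim_nx'$, so $x'\in E^n(s_i)$; and $x'$ determines $x$. Hence the vector formed by the $i$-th terms has norm at most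
\[
\varepsilon^n_i(y)=|\alpha_i|\,\|f\|_\infty\,q^{-n/2}\bigl(\#\{x\sim_ny:x\in E^n(s_i^{-1})\}+\#\{x\sim_ny:x\in E^n(s_i)\}\bigr)^{1/2}.
\]
This is a Borel function of $y$, and \eqref{eq:average} applied to indicator functions gives
\[
\int(\varepsilon^n_i)^2d\mu=|\alpha_i|^2\|f\|_\infty^2\bigl(\mu(E^n(s_i^{-1}))+\mu(E^n(s_i))\bigr)\longrightarrow0\qquad(n\to\infty).
\]

\emph{Conclusion.} For every $y\in X'$,
\[
\|\eta^n_y\|\le\|\rho_Y(\gamma)\xi^n_y\|+\sum_i\varepsilon^n_i(y)\le\nu(\gamma)\|\xi^n_y\|+\sum_i\varepsilon^n_i(y).
\]
The two outer expressions are Borel in $y$, so we may take their $L^2(\mu)$-norms; the triangle inequality gives $\|\pi(\gamma)f\|\le\nu(\gamma)\|f\|+\sum_i\|\varepsilon^n_i\|_{L^2(\mu)}$. Letting $n\to\infty$, we get $\|\pi(\gamma)f\|\le\nu(\gamma)\|f\|$, and bounded functions are dense in $H$.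
\end{proof}

\begin{proposition}\label{prop:simple}
The $C^*$-algebra $\mathcal C$ is simple.
\end{proposition}

\begin{proof}
Let $\theta$ be the quotient map by a proper closed ideal. By Lemmas~\ref{lem:lower} and~\ref{lem:upper}, $\|\theta(\pi(\gamma))\|\ge\nu(\gamma)\ge\|\pi(\gamma)\|$ for all $\gamma$. Since $\theta$ is contractive, it is isometric on the dense subspace $\bigcup_nB^{(n)}$, hence on $\mathcal C$, and the ideal is $0$.
\end{proof}

\section{Proof of Theorems \ref{thm:C} and \ref{thm:A}}\label{sec:proofC}

\begin{proposition}\label{prop:contains}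
Every nonzero closed ideal of $A$ contains $J_n$ for some $n$.
\end{proposition}

\begin{proof}
Let $N$ be a closed ideal of $A$ that contains no $J_n$. We show that $N=0$ by constructing a unital $*$-homomorphism on $\mathcal C$ that kills $N$.

Fix $n$. The image of $J_n$ in $A/N$ is nonzero, so by (C2) there is an irreducible representation $\sigma_n:A\to\mathcal B(H_n)$ with $\sigma_n(N)=0$ and $\sigma_n(J_n)\ne0$. Since $J_n$ is an ideal of $A$, the closed span of $\sigma_n(J_n)H_n$ is a nonzero invariant subspace, so it is $H_n$: the restriction of $\sigma_n$ to $J_n$ is nondegenerate. Since $J_n$ is also a closed ideal of $A^{(n)}$, (C3) gives a representation $\tilde\sigma_n$ of $A^{(n)}$ on $H_n$ with $\tilde\sigma_n(T)\sigma_n(R)\xi=\sigma_n(TR)\xi$ for $T\in A^{(n)}$, $R\in J_n$, $\xi\in H_n$. Taking $T=1$ shows that $\tilde\sigma_n$ is unital. For $T\in A$ we also have $\sigma_n(T)\sigma_n(R)\xi=\sigma_n(TR)\xi$, so $\tilde\sigma_n$ agrees with $\sigma_n$ on $A$.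

No single $\tilde\sigma_n$ is defined on all of $\bigcup_mA^{(m)}$, and different $\tilde\sigma_n$ are unrelated; but each element of the union lies in the domain of all but finitely many of them. So we work modulo null sequences. Let $\prod_n\mathcal B(H_n)$ be the $C^*$-algebra of bounded sequences of operators, $\bigoplus_n\mathcal B(H_n)$ the closed ideal of sequences whose norms tend to $0$, and $Q$ the quotient. It is unital, and nonzero because every $H_n$ is nonzero. For $T\in A^{(m)}$ let $\theta(T)\in Q$ be the class of the sequence with entries $\tilde\sigma_n(T)$ for $n\ge m$ (recall that $A^{(m)}\subset A^{(n)}$) and $0$ for $n<m$. Changing $m$ alters finitely many entries, so $\theta$ is well defined on $\bigcup_mA^{(m)}$. It is a unital $*$-homomorphism with $\|\theta(T)\|\le\|T\|$, so it extends to $\theta:\mathcal C\to Q$. Its kernel is a proper closed ideal, hence $0$ by Proposition~\ref{prop:simple}. For $T\in N\subset A$, the element $\theta(T)$ is the class of $(\sigma_n(T))_n=0$. Thus $N=0$.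
\end{proof}

\begin{proof}[Proof of Theorems \ref{thm:C} and \ref{thm:A}]
By Proposition~\ref{prop:J}, $\dim A=\infty$. A nonzero closed ideal $N$ contains some $J_n$ by Proposition~\ref{prop:contains}, so $\dim A/N\le\dim A/J_n<\infty$. This proves Theorem~\ref{thm:C}, and Theorem~\ref{thm:A} is the case $G=\mathcal G$, $q=2$, by Proposition~\ref{prop:Grig}.
\end{proof}

\begin{remark}[use of the hypotheses]
Self-similarity gives $A\subset A^{(1)}$. Condition (F2) is used only in Proposition~\ref{prop:J}: finite index gives $\dim A/J<\infty$, the condition $K\ne1$ and faithfulness give $J\ne0$, and $i*K\subset K$ gives $J^{(1)}\subset J$. Condition (F3) and countability are used only to get $\mu(X')=1$, that is, in Lemma~\ref{lem:upper}. Condition (F1) is used in Proposition~\ref{prop:J} and Lemma~\ref{lem:tails}. In particular $\mathcal C$ is simple for the odometer, although $A\cong C(\mathbb T)$ is not just-infinite. What fails there is the extension step: the irreducible representations of $A$ are one-dimensional, and none extends to a unital representation of $A^{(1)}\supset M_2(\mathbb C)$ on the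 same space.
\end{remark}

\section{Ideals and representations of $C^*_\pi(\mathcal G)$}\label{sec:proofB}

Now $G=\mathcal G$, and $K$ is as in Proposition~\ref{prop:Grig}. By Proposition~\ref{prop:contains}, the nonzero ideals of $A$ are known once the finite-dimensional algebras $A/J_n$ are. We begin with $A/J$. Its irreducible representations come from representations of the finite group $\mathcal G/K$, but only from those that are bounded in the norm of $A$. The next lemma supplies the constraint.

\begin{lemma}\label{lem:scalar}
Let $\sigma$ be a nonzero unital representation of $A$, and let $h\in\mathcal G$ fix some cylinder $[u]$ pointwise. If $\sigma(\pi(h))=\lambda1$ with $\lambda\in\mathbb C$, then $\lambda=1$.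
\end{lemma}

\begin{proof}
For each $v$ with $|v|=|u|$ choose $g_v\in\mathcal G$ with $g_v(u)=v$ (Lemma~\ref{lem:F1}). Then $h_v=g_vhg_v^{-1}$ fixes $[v]$ pointwise and $\sigma(\pi(h_v))=\lambda1$. Let $P=\sum_v(\pi(h_v)-\lambda)^*(\pi(h_v)-\lambda)\in A$; then $\sigma(P)=0$. On $[v]$ the function $(\pi(h_v)-\lambda)f$ equals $(1-\lambda)f$, so
\[
\langle Pf,f\rangle=\sum_v\|(\pi(h_v)-\lambda)f\|^2\ge\sum_v\int_{[v]}|1-\lambda|^2|f|^2d\mu=|1-\lambda|^2\|f\|^2 .
\]
If $\lambda\ne1$, then $P$ is invertible in $\mathcal B(H)$, hence in $A$ by (C4), and $\sigma(P)=0$ forces $\sigma(1)=0$, a contradiction.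
\end{proof}

Let $\varphi=1_{[0]}-1_{[1]}$, so that $V_0=\mathbb C\varphi$ and $W_1=V_{-1}\oplus V_0$. Then $\pi(a)\varphi=-\varphi$, while $b,c,d$ fix $\varphi$.

\begin{lemma}\label{lem:Jn}
$A/J\cong\mathbb C\oplus\mathbb C$, and $J_n=\{T\in A:T|_{W_{n+1}}=0\}$ for all $n\ge0$.
\end{lemma}

\begin{proof}
Let $\sigma$ be an irreducible representation of $A$ with $\sigma(J)=0$, and write $\sigma(g)$ for $\sigma(\pi(g))$. Then $g\mapsto\sigma(g)$ factors through $\mathcal G/K$, and an element whose image in $\mathcal G/K$ is central acts by a scalar, by (C2) and the density of $B$ in $A$.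

The image of $b$ is central, and $b(110x)=1\,c(10x)=11\,d(0x)=110x$. So $\sigma(b)=1$ by Lemma~\ref{lem:scalar}. Let $z=(ad)^2=(b,b)$. Then $z^2=1$ and $aza=dzd=dada=z^{-1}=z$, so $z$ commutes with $a$ and $d$; its image commutes with that of $b$, so it is central in $\mathcal G/K$. As $z(0110x)=0\,b(110x)=0110x$, we get $\sigma(z)=1$; that is, the involutions $\sigma(a)$ and $\sigma(d)$ commute. Since $\mathcal G=\langle a,b,d\rangle$, the image of $\sigma$ is commutative, so every $\sigma(g)$ is a scalar and $\sigma$ is one-dimensional. As $d$ fixes $[0]$ pointwise, $\sigma(d)=1$. Then $\sigma(c)=\sigma(d)\sigma(b)=1$ and $\sigma(a)=\pm1$.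

Both signs occur, on $V_{-1}$ and $V_0$. These modules are killed by $J$: the element $t$ fixes both letters, the elements fixing both letters form a normal subgroup, so $K$ acts trivially on $W_1$. Thus the finite-dimensional $C^*$-algebra $A/J$ has exactly two irreducible representations, both one-dimensional and both realized on $W_1$. By (C5), $A/J\cong\mathbb C\oplus\mathbb C$ acts faithfully on $W_1$, which is the case $n=0$.

For general $n$ write $T\in A\subset A^{(n)}$ as $\sum S_vT_{vw}S_w^*$ with $T_{vw}\in A$. By \eqref{eq:WV}, $W_{n+1}=\bigoplus_{|w|=n}S_wW_1$, and $TS_wf=\sum_vS_vT_{vw}f$ is an orthogonal sum. So $T$ kills $W_{n+1}$ if and only if every $T_{vw}$ kills $W_1$, that is, lies in $J$; and this says $T\in J^{(n)}=J_n$.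
\end{proof}

So $A/J_n$ is the algebra $A|_{W_{n+1}}$ of restrictions to $W_{n+1}=\bigoplus_{k=-1}^nV_k$. To see that it is as large as possible we need elements of $A$ that vanish on $W_n$ and act arbitrarily on $V_n$. The ideal $J_{n-1}$ provides them, and its matrix form reduces the claim to a computation on $V_1$.

\begin{lemma}\label{lem:full}
$A|_{W_{n+1}}=\bigoplus_{k=-1}^n\mathcal B(V_k)$ for all $n\ge0$.
\end{lemma}

\begin{proof}
For $n=0$ both sides are $\mathbb C\oplus\mathbb C$ by Lemma~\ref{lem:Jn}. By \eqref{eq:WV}, $V_1$ has the basis $S_0\varphi,S_1\varphi$. By \eqref{eq:key}, $\pi(a)$ swaps the basis vectors, and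
\[
\pi(b)S_0\varphi=S_0\pi(a)\varphi=-S_0\varphi,\qquad\pi(b)S_1\varphi=S_1\pi(c)\varphi=S_1\varphi .
\]
The matrix $\operatorname{diag}(-1,1)$ and the identity span the diagonal matrices, and multiplying these by the swap gives the off-diagonal ones; so $A|_{V_1}=\mathcal B(V_1)$. Since $t=(ca,ac)$ and $\pi(ca)\varphi=\pi(ac)\varphi=-\varphi$, the element $\pi(t)-1\in J$ acts on $V_1$ as $-2$. So $J|_{V_1}$ is an ideal of $\mathcal B(V_1)$ containing the identity, and $J|_{V_1}=\mathcal B(V_1)$.

Let $n\ge1$. In the decomposition $V_n=\bigoplus_{|v|=n-1}S_vV_1$, an element $\sum S_vT_{vw}S_w^*$ of $J_{n-1}$ acts by the block matrix $(T_{vw}|_{V_1})$, whose blocks are arbitrary elements of $\mathcal B(V_1)$. So $J_{n-1}|_{V_n}=\mathcal B(V_n)$, while $J_{n-1}$ vanishes on $W_n$ by Lemma~\ref{lem:Jn}. The algebra $A|_{W_{n+1}}$ is thus contained in $A|_{W_n}\oplus\mathcal B(V_n)$, contains the second summand, and projects onto the first; hence it equals the direct sum. Induction on $n$ finishes the proof.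
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:B}]
By Lemmas~\ref{lem:Jn} and~\ref{lem:full}, restriction induces isomorphisms
\begin{equation}\label{eq:quot}
A/J_n\cong\bigoplus_{k=-1}^n\mathcal B(V_k)\qquad(n\ge0).
\end{equation}
By (C5), the $V_k$ are irreducible and pairwise inequivalent.

\emph{Ideals.} Let $N$ be a nonzero closed ideal. By Proposition~\ref{prop:contains} it contains some $J_n$, so it is the preimage of an ideal of the right side of \eqref{eq:quot}. Such an ideal consists of the elements whose components vanish for $k$ in some $F\subset\{-1,\dots,n\}$, so $N=I_F$. Conversely, let $F$ be finite and $n\ge\max(F\cup\{0\})$. Then $I_F\supset J_n\ne0$ by Lemma~\ref{lem:Jn}, and \eqref{eq:quot} gives $A/I_F\cong\bigoplus_{k\in F}\mathcal B(V_k)$. If $F\ne F'$, take $n$ large enough for both; they correspond to different ideals of the right side of \eqref{eq:quot}, so $I_F\ne I_{F'}$. (The empty set corresponds to $A$ itself.)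

\emph{Irreducible representations.} Let $\sigma$ be irreducible and not faithful. Its kernel is some $I_F$, so $\sigma$ is a faithful irreducible representation of $\bigoplus_{k\in F}\mathcal B(V_k)$; by (C5), $F=\{n\}$ and $\sigma$ is equivalent to $V_n$. A finite-dimensional representation is never faithful, as $\dim A=\infty$. So the $V_n$ are all the finite-dimensional irreducible representations, and the infinite-dimensional ones are faithful. For existence, let $N_1,N_2$ be nonzero closed ideals. Each contains some $J_n$ and the $J_n$ decrease, so $N_1\cap N_2\supset J_n\ne0$ for large $n$. Thus $A$ is prime. It is separable because $\mathcal G$ is countable, so by (C6) it has a faithful irreducible representation, which is infinite dimensional. This proves (1), and the description of $\operatorname{Prim}(A)$ completes (2).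

\emph{Weak containment.} If $u$ is weakly contained in $\pi$, then $\pi(\gamma)\mapsto u(\gamma)$ is well defined and contractive on $B$, so it extends to a unital representation $\sigma$ of $A$. If $\ker\sigma=0$, then $\sigma$ is isometric by (C1), so $\|u(\gamma)\|=\|\pi(\gamma)\|$ for all $\gamma\in\mathbb C[\mathcal G]$ and $u$ is weakly equivalent to $\pi$. Otherwise $\ker\sigma=I_F$ with $F$ finite, $\sigma$ factors through $\bigoplus_{n\in F}\mathcal B(V_n)$, and by (C5) it is a direct sum of copies of the $V_n$, $n\in F$. This proves (3).
\end{proof}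

\begin{thebibliography}{1}

\bibitem{JI}
\emph{Just-Infinite $C^{\ast}$-Algebras},
\texttt{https://ems.press/journals/cmh/articles/15337}.

\end{thebibliography}
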